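\title{Smooth closed $(0,1)$-forms on $\ell_p$ that are nowhere locally exact}

\begin{abstract}
On the open unit ball of $\ell_1$ the equation $\overline\partial f=g$ has a smooth solution for every smooth, $\overline\partial$-closed, Lipschitz continuous $(0,1)$-form $g$. We show that this fails on $\ell_p$ for $1<p\le 2$: there is a smooth closed $(0,1)$-form on $\ell_p$, with all derivatives bounded on bounded sets, for which the equation has no real-differentiable solution on any nonempty open set. The obstruction is finite-dimensional. On Euclidean $\mathbb C^n$ we construct closed forms whose $C^{k-1}$ bounds do not depend on $n$, while all their solutions have supremum at least of order $\log n$; the construction uses sign vectors of BCH type. A Baire category version of the argument applies to a large class of Banach spaces and shows that, among the spaces $\ell_p$ ($1\le p\le\infty$) and $c_0$, solvability holds only for $\ell_1$.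
\end{abstract}

\section{The question and the answer}\label{sec:intro}

All Banach spaces in this paper are complex; $\ell_p$ and $c_0$ are the usual spaces of complex sequences. Let $X$ and $Y$ be Banach spaces, $U\subset X$ open, and $F:U\to Y$ real-differentiable (in the sense of Fr\'echet). The derivative $DF(x)$ is a real-linear map, and it splits uniquely as $DF(x)=D'F(x)+D''F(x)$ with $D'F(x)$ complex-linear and $D''F(x)$ conjugate-linear; explicitly,
\[
D''F(x)(t)=\tfrac12\bigl(DF(x)(t)+i\,DF(x)(it)\bigr).
\]
For $f:U\to\mathbb C$ put $\overline\partial f=D''f$. It measures the failure of $Df$ to be complex-linear.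

Let $\overline X^*$ be the Banach space of continuous conjugate-linear functionals on $X$, with the operator norm. A \emph{$(0,1)$-form} on $U$ is a map $g:U\to\overline X^*$. We write $g\in C_{0,1}(U,\mathbb C)$ if $g$ is continuous and $g\in C^\infty_{0,1}(U,\mathbb C)$ if $g$ is $C^\infty$, and we call $g$ \emph{Lipschitz} on $U$ if $\|g(x)-g(y)\|\le L\|x-y\|$ for some $L$ and all $x,y\in U$. For a real-differentiable form $g$ set
\[
\overline\partial g(x)(t_1,t_2)=D''g(x)(t_1)(t_2)-D''g(x)(t_2)(t_1),\qquad t_1,t_2\in X,
\]
and call $g$ \emph{closed} if $\overline\partial g=0$. On $\mathbb C^n$ these are the familiar notions: $g(x)(t)=\sum_j g_j(x)\overline{t_j}$ is the form $\sum_j g_j\,d\bar z_j$, and it is closed if and only if $\partial g_j/\partial\bar z_i=\partial g_i/\partial\bar z_j$ for all $i,j$. Closedness is necessary for solving $\overline\partial f=g$ with $f\in C^2$. Indeed, with $b=D^2f(x)$,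
\begin{equation}\label{eq:symmetry}
D''(\overline\partial f)(x)(t_1)(t_2)=\tfrac14\bigl(b(t_1,t_2)+i\,b(it_1,t_2)+i\,b(t_1,it_2)-b(it_1,it_2)\bigr),
\end{equation}
and this is symmetric in $t_1,t_2$ because $b$ is.

On a ball in $\mathbb C^n$, and more generally on a pseudoconvex domain, closedness is also sufficient for smooth $g$; this is Dolbeault's theorem. In infinite dimensions two positive results concern $\ell_1$. The first is the one that we shall test on other spaces.

\begin{theorem}\label{thm:ell1}
Let $U\subset X$ be affinely isomorphic to the open unit ball of $\ell_1$. For every closed $g\in C^\infty_{0,1}(U,\mathbb C)$ that is Lipschitz on $U$ there is $f\in C^\infty(U,\mathbb C)$ with $\overline\partial f=g$.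
\end{theorem}

We take Theorem~\ref{thm:ell1} as known and use it only in Corollary~\ref{cor:class}. The second result, due to Lempert, says that if $\Omega\subset\ell_1$ is pseudoconvex and $g\in C_{0,1}(\Omega,\mathbb C)$ is Lipschitz and closed, then $\overline\partial f=g$ has a solution $f\in C^1(\Omega,\mathbb C)$. (Pseudoconvexity means that $-\log d(x,b\Omega)$ is plurisubharmonic on $\Omega$, or equivalently that $\Omega\cap M$ is pseudoconvex for every finite-dimensional complex affine subspace $M$.) The following question is posed in \cite{problem}.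

\medskip
\noindent\textbf{Question.} \emph{Let $1<p<2$ and let $B$ be the open unit ball of $\ell_p$. Is every closed $g\in C^\infty_{0,1}(B,\mathbb C)$ that is Lipschitz on $B$ of the form $\overline\partial f$ with $f\in C^\infty(B,\mathbb C)$?}
\medskip

There are reasons to expect a positive answer. The ball $B$ is convex, so the equation is solvable on each finite-dimensional section of $B$. For $p$ close to $1$ the norms of $\ell_p$ and $\ell_1$ are close on $n$ coordinates, since $\|x\|_p\le\|x\|_1\le n^{1-1/p}\|x\|_p$. And the simplest obstruction, described in Section~\ref{sec:model}, lives on Euclidean balls and disappears on the ball of $\ell_p$ for every $p<2$, just as it does for $\ell_1$. Nevertheless the answer is negative, in a strong form.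

\begin{theorem}\label{thm:main}
Let $1<p\le 2$. There is a closed form $g\in C^\infty_{0,1}(\ell_p,\mathbb C)$, all of whose derivatives are bounded on bounded sets (so that $g$ is Lipschitz on every ball), such that for no nonempty open $U\subset\ell_p$ does there exist a real-differentiable $f:U\to\mathbb C$ with $\overline\partial f=g$ on $U$.
\end{theorem}

The case $U=B$, $1<p<2$ answers the Question. The case $p=2$ shows that a $C^\infty$ closed $(0,1)$-form on Hilbert space need not be locally exact anywhere. In Section~\ref{sec:generic} we isolate the property of $\ell_p$ that the proof uses and show that, in every space with this property, nonexactness is generic (Theorem~\ref{thm:generic}). Among the classical sequence spaces this singles out $\ell_1$.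

\begin{corollary}\label{cor:class}
For $X\in\{\ell_p:1\le p\le\infty\}\cup\{c_0\}$ the following are equivalent:
\begin{enumerate}
\item[(a)] every closed Lipschitz $g\in C^\infty_{0,1}$ on the open unit ball of $X$ equals $\overline\partial f$ for some $f\in C^\infty$;
\item[(b)] $X=\ell_1$.
\end{enumerate}
\end{corollary}

The proofs rest on one observation. A solution $f$ near a point $x^0$ is continuous, so $|f|\le M$ on some ball of radius $2r$ about $x^0$. Its restriction to any finite-dimensional complex affine subspace through $x^0$ solves the restricted equation, with the same $M$ and $r$. Solvability in infinite dimensions therefore forces estimates that are independent of the dimension, and a counterexample can be assembled from finite-dimensional forms that violate such estimates. Section~\ref{sec:tools} contains a device for bounding \emph{all} solutions of a finite-dimensional equation from below. Section~\ref{sec:model} works out a Lipschitz model by hand and explains what it lacks. Sections~\ref{sec:design} and~\ref{sec:forms} construct the forms on $\mathbb C^n$,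 and Section~\ref{sec:proof} places them in $\ell_p$.

\section{Conventions and a test for large solutions}\label{sec:tools}

We write $B(x,\rho)$ for an open ball, $|x|$ for the Euclidean norm on $\mathbb C^n$, and $\ell_2^n=(\mathbb C^n,|\cdot|)$. The pairing $\langle x,v\rangle=\sum_y x_yv_y$ is bilinear; it will be used with real $v$, and it is complex-linear in $x$. The symbol $\mathbb E$ denotes expectation over independent uniform signs $\epsilon=(\epsilon_y)$, and $(2q-1)!!=1\cdot3\cdots(2q-1)$. The set of normalized sign vectors is
\[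
\Delta_n=\{\pm n^{-1/2}\}^n\subset\mathbb C^n;
\]
its elements have $|x|=1$. For a form $g$, the norm $\|D^mg(x)\|$ is the supremum of $|D^mg(x)(t_1,\dots,t_m)(t)|$ over unit vectors $t_1,\dots,t_m,t$.

We use three standard facts.
\begin{enumerate}
\item[(F1)] If $W\subset\mathbb C^n$ is open and $h:W\to\mathbb C$ is real-differentiable with $\overline\partial h=0$, then $h$ is holomorphic. (Since $Dh$ is complex-linear, $h$ is holomorphic in each variable by Goursat's theorem; being continuous, it is holomorphic by the iterated Cauchy formula.)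
\item[(F2)] If $g_l:X\to Y$ are $C^\infty$ and, for each $m$, the series $\sum_lD^mg_l$ converges uniformly on bounded sets, then $\sum_lg_l$ is $C^\infty$ and may be differentiated term by term.
\item[(F3)] A $C^1$ map whose derivative is bounded on a convex open set is Lipschitz there (the mean value inequality).
\end{enumerate}

Forms will be moved between spaces by complex affine maps.

\begin{lemma}\label{lem:pullback}
Let $\alpha:Y\to X$ be bounded and complex-linear, $x_0\in X$, and $a(y)=x_0+\alpha y$. For a $(0,1)$-form $g$ on $U\subset X$ define $a^*g(y)(t)=g(a(y))(\alpha t)$ on $a^{-1}(U)$.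
\begin{enumerate}
\item[(a)] If $f:U\to\mathbb C$ is real-differentiable, then $\overline\partial(f\circ a)=a^*(\overline\partial f)$.
\item[(b)] If $g$ is $C^\infty$, then so is $a^*g$, and $\|D^m(a^*g)(y)\|\le\|\alpha\|^{m+1}\|D^mg(a(y))\|$. If $g$ is closed, so is $a^*g$.
\end{enumerate}
\end{lemma}

\begin{proof}
By the chain rule $D(f\circ a)(y)=Df(a(y))\circ\alpha$, and composition with the complex-linear map $\alpha$ preserves the linear and the conjugate-linear parts. This gives (a). In the same way $D^m(a^*g)(y)(t_1,\dots,t_m)(t)=D^mg(a(y))(\alpha t_1,\dots,\alpha t_m)(\alpha t)$ and $\overline\partial(a^*g)(y)(t_1,t_2)=\overline\partial g(a(y))(\alpha t_1,\alpha t_2)$.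
\end{proof}

Now let $\Phi$ be a smooth function on $\mathbb C^n$. The solutions of $\overline\partial F=\overline\partial\Phi$ are the functions $\Phi+h$ with $h$ holomorphic, so to show that all of them are large we need a bounded functional that annihilates holomorphic functions and is large on $\Phi$. Annihilating all holomorphic functions with a finitely supported measure is impossible. But if $\Phi$ transforms under rotations like a homogeneous polynomial of degree $k$, then averaging over circles removes every term of the Taylor series of $h$ except the one of degree $k$, and only the finite-dimensional space of $k$-homogeneous polynomials remains to be annihilated.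

\begin{lemma}\label{lem:test}
Let $k\ge0$ be an integer and $r>0$. Let $\mu=\mu_1-\mu_2$ be a difference of two probability measures on a finite set $\Sigma\subset\mathbb C^n$, and assume that $\int P\,d\mu=0$ for every holomorphic homogeneous polynomial $P$ of degree $k$. Let $W\subset\mathbb C^n$ be an open set containing the closed discs $\{\lambda x:|\lambda|\le r\}$, $x\in\Sigma$. For continuous $F:W\to\mathbb C$ put
\[
\Lambda(F)=\int\frac1{2\pi}\int_0^{2\pi}e^{-ik\theta}F(e^{i\theta}rx)\,d\theta\,d\mu(x).
\]
\begin{enumerate}
\item[(a)] $|\Lambda(F)|\le2\max\{|F(\lambda x)|:x\in\Sigma,\ |\lambda|=r\}$.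
\item[(b)] $\Lambda(h)=0$ if $h$ is holomorphic on $W$.
\item[(c)] If $\Phi:\mathbb C^n\to\mathbb C$ is continuous and $\Phi(e^{i\theta}x)=e^{ik\theta}\Phi(x)$ for all $x,\theta$, then $\Lambda(\Phi)=\int\Phi(rx)\,d\mu(x)$.
\item[(d)] If $\Phi$ is as in (c) and real-differentiable, then every real-differentiable $F:W\to\mathbb C$ with $\overline\partial F=\overline\partial\Phi$ satisfies $\sup_W|F|\ge\frac12\bigl|\int\Phi(rx)\,d\mu(x)\bigr|$.
\end{enumerate}
\end{lemma}

\begin{proof}
Part (a) holds because $\mu$ has total variation at most $2$, and (c) because the inner integrand is the constant $\Phi(rx)$. For (b), let $h=\sum_jh_j$ be the expansion of $h$ near $0$ into homogeneous polynomials. For $x\in\Sigma$ the function $\lambda\mapsto h(\lambda x)$ is holomorphic on a neighborhood of the disc $|\lambda|\le r$, and near $0$ it equals $\sum_j\lambda^jh_j(x)$. By Cauchy's formula for the $k$-th Taylor coefficient, the inner integral in $\Lambda(h)$ is $r^kh_k(x)$, and $\int h_k\,d\mu=0$. For (d), $F-\Phi$ is holomorphic on $W$ by (F1), so $\Lambda(F)=\Lambda(\Phi)$ by (b); now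 use (a) and (c).
\end{proof}

\section{A model with quadratic polynomials}\label{sec:model}

The source of all our examples is the identity $\frac{\partial}{\partial\bar w}\bigl(w^k\log|w|^2\bigr)=w^{k+1}/|w|^2$: the logarithm is present in the function and absent from its $\overline\partial$. In one variable this yields nothing, because $w^k\log|w|^2$ is bounded near $0$. In many variables the logarithm can be made visible. The smallest case is $k=2$.

\begin{example}\label{ex:model}
On $\mathbb C^n$ let
\[
\Phi(z)=\frac12\sum_{j=1}^nz_j^2\log\Bigl(|z_j|^2+\frac1n\Bigr),\qquad G=\overline\partial\Phi,\qquad G(z)(t)=\sum_{j=1}^n\psi(z_j)\,\overline{t_j},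
\]
where $\psi(w)=w^3/\bigl(2(|w|^2+1/n)\bigr)$. The form $G$ is smooth and closed.

\emph{The form is bounded independently of $n$.} We have $|\psi(w)|\le|w|/2$ and
\[
\psi_w=\frac{3w^2}{2(|w|^2+1/n)}-\frac{w^3\bar w}{2(|w|^2+1/n)^2},\qquad\psi_{\bar w}=-\frac{w^4}{2(|w|^2+1/n)^2},
\]
so $\|D\psi\|\le|\psi_w|+|\psi_{\bar w}|\le\frac52$. By the Cauchy--Schwarz inequality, $|G(z)(t)|\le\frac12|z||t|$ and $|DG(z)(s)(t)|\le\frac52\sum_j|s_j||t_j|\le\frac52|s||t|$. Thus $G$ is Lipschitz on $\ell_2^n$ with constant $\frac52$.

\emph{All solutions are large.} Let $\mu_1$ be the uniform probability measure on the unit vectors $e_1,\dots,e_n$ and $\mu_2$ the uniform probability measure on $\Delta_n$. A quadratic polynomial $P(z)=\sum_{i,j}p_{ij}z_iz_j$ cannot tell them apart: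
\[
\int P\,d\mu_1=\frac1n\sum_jp_{jj},\qquad\int P\,d\mu_2=\frac1n\sum_{i,j}p_{ij}\,\mathbb E[\epsilon_i\epsilon_j]=\frac1n\sum_jp_{jj}.
\]
The function $\Phi$ can: $\Phi(e_j)=\frac12\log(1+\frac1n)$, while $\Phi(x)=\frac12\log\frac2n$ for $x\in\Delta_n$. Hence $\int\Phi\,d(\mu_1-\mu_2)=\frac12\log\frac{n+1}2$. Since $\Phi(e^{i\theta}z)=e^{2i\theta}\Phi(z)$, Lemma~\ref{lem:test}(d) with $k=2$, $r=1$ shows that every real-differentiable solution of $\overline\partial F=G$ on a neighborhood $W$ of the closed unit ball satisfies
\[
\sup_W|F|\ge\tfrac14\log\tfrac{n+1}2 .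
\]
\end{example}

In words: $\Phi$ is about $-\frac12\log n$ on $\Delta_n$. Adding $\frac12\log n\sum_jz_j^2$ repairs this but creates the value $\frac12\log n$ at each $e_j$, and no quadratic polynomial repairs both sets at once. Three things separate this model from Theorem~\ref{thm:main}.

\emph{Higher derivatives.} Write $\psi=\psi_\delta$ with $\delta=1/n$. From $\psi_\delta(\sqrt\delta\,u)=\sqrt\delta\,\psi_1(u)$ we get $D^2\psi_\delta(\sqrt\delta\,u)=\delta^{-1/2}D^2\psi_1(u)$, so $D^2G$ has size of order $\sqrt n$ somewhere in the unit ball. A coefficient that tames $\sqrt n$ destroys the gain $\log n$. To control $m$ derivatives we need $k\ge m+1$, and for a $C^\infty$ example we need $k\to\infty$.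

\emph{The number of directions.} Replacing $z_j^2$ by $z_j^k$ with $k\ge4$ kills the obstruction. For $0<\rho\le1$ we have $\rho^2\le\rho^2+\frac1n\le2$, so $\rho^{k-2}|\log(\rho^2+\frac1n)|\le\max(\log2,\,2\rho^2|\log\rho|)\le1$, and then $|\Phi(z)|\le\frac12|z|^2$ on the unit ball: $\Phi$ itself is a small solution. The reason is that at $x\in\Delta_n$ each of the $n$ terms $x_j^k$ has size $n^{-k/2}$. To restore the total we need about $n^{k/2}$ linear functionals in place of $n$ coordinates. Section~\ref{sec:design} provides them.

\emph{The norm.} If $\mathbb C^n$ is placed in $\ell_p$ by coordinates and $p<2$, the model is again harmless. On the unit ball of $\ell_p$,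
\[
|\Phi(z)|\le\frac12\sum_j|z_j|^p\sup_{0<\rho\le1}\rho^{2-p}\Bigl|\log\Bigl(\rho^2+\frac1n\Bigr)\Bigr|\le\frac12\max\Bigl(\log2,\frac2{e(2-p)}\Bigr).
\]
The points of $\Delta_n$ have $\ell_p$-norm $n^{1/p-1/2}$ and have left the ball. We need other copies of $\ell_2^n$ inside $\ell_p$, together with bounded projections onto them; they exist for $p>1$ (Lemma~\ref{lem:rademacher}).

\section{A small design of sign vectors}\label{sec:design}

From now on $l\ge1$, $k=2l$, and $n=2^s$ with $s\ge1$. We look for vectors $v_a\in\Delta_n$ to play the role of $e_1,\dots,e_n$. In the model these had two functions: they defined the functionals in $\Phi$, and the uniform measure on them agreed with $\mu_2$ on polynomials of degree $k$. Suppose that $N$ vectors $v_a\in\Delta_n$ have this second, ``design'' property, and give each the weight $w$ in $\Phi$. The bounds on the form will come from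
\[
w\sum_a|\langle x,v_a\rangle|^k=wNn^{-k/2}\,\mathbb E\Bigl|\sum_yx_y\epsilon_y\Bigr|^k,
\]
where the expectation is comparable to $|x|^k$; so $wN$ must be at most of order $n^{k/2}$. The gain will come from the single term $\langle v_b,v_b\rangle^k=1$ and will be of order $w\log n$. The whole of $\Delta_n$ is a design, but with $N=2^n$ the weight $w$ is exponentially small. We need a design with about $n^{k/2}=n^l$ elements, so that $w=1$. Sign vectors of BCH type achieve this.

Let $\mathbb F$ be the field with $n=2^s$ elements, and index the coordinates of $\mathbb C^n$ by $y\in\mathbb F$. The trace $\operatorname{Tr}(z)=z+z^2+z^4+\dots+z^{2^{s-1}}$ is additive, because squaring is additive in characteristic $2$, and it takes values in $\mathbb F_2$, because $z^{2^s}=z$ gives $\operatorname{Tr}(z)^2=\operatorname{Tr}(z)$. It is a nonzero polynomial of degree less than $n$, hence not identically zero on $\mathbb F$, and so it takes each of its two values $n/2$ times. As $c\mapsto cb$ is a bijection of $\mathbb F$ for $b\ne0$,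
\begin{equation}\label{eq:characters}
\frac1n\sum_{c\in\mathbb F}(-1)^{\operatorname{Tr}(cb)}=\begin{cases}1,&b=0,\\0,&b\ne0.\end{cases}
\end{equation}
For $a=(a_1,\dots,a_l)\in\mathbb F^l$ define
\[
\epsilon_a(y)=(-1)^{\operatorname{Tr}(a_1y+a_2y^3+\dots+a_ly^{2l-1})}\quad(y\in\mathbb F),\qquad v_a=n^{-1/2}\epsilon_a\in\Delta_n .
\]
There are $N=n^l$ indices $a$. Sums and averages are taken over the indices, so it does not matter whether the $v_a$ are distinct. For $l=1$, \eqref{eq:characters} gives $\langle v_a,v_b\rangle=\delta_{ab}$: the $v_a$ form a real orthonormal basis, which is the family $e_1,\dots,e_n$ of the model after a rotation.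

\begin{lemma}[design property]\label{lem:design}
For every homogeneous complex polynomial $P$ of degree $k=2l$ in $n$ variables,
\[
\frac1N\sum_aP(\epsilon_a)=\mathbb E\,P(\epsilon).
\]
\end{lemma}

\begin{proof}
It suffices to treat a monomial of degree $2l$. On $\{\pm1\}^{\mathbb F}$ it equals $\prod_{y\in J}\xi_y$, where $J$ is the set of variables with odd exponent; $|J|\le2l$, and $|J|$ is even because the total degree is even. If $J=\emptyset$, both sides are $1$. Let $J\ne\emptyset$. The right side is $0$ by independence. Put $\sigma_j=\sum_{y\in J}y^j\in\mathbb F$, with $y^0=1$ for all $y$. By additivity of the trace,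
\[
\frac1N\sum_a\prod_{y\in J}\epsilon_a(y)=\frac1N\sum_a(-1)^{\operatorname{Tr}(\sum_ia_i\sigma_{2i-1})}=\prod_{i=1}^l\frac1n\sum_{c\in\mathbb F}(-1)^{\operatorname{Tr}(c\,\sigma_{2i-1})},
\]
and by \eqref{eq:characters} this is $0$ unless $\sigma_1=\sigma_3=\dots=\sigma_{2l-1}=0$. Suppose that these all vanish. Since $\sigma_{2j}=\sigma_j^2$ in characteristic $2$, induction on $j$ gives $\sigma_j=0$ for $1\le j\le2l$. Also $\sigma_0=|J|\cdot1=0$, because $|J|$ is even. Thus the Vandermonde matrix $(y^j)$, $0\le j\le|J|-1$, $y\in J$, annihilates the vector $(1,\dots,1)$. Its determinant is a product of differences of distinct elements of $\mathbb F$, hence nonzero, which is a contradiction.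
\end{proof}

The identity $\sigma_{2j}=\sigma_j^2$ is what keeps the family small: only the $l$ odd powers need a parameter, whereas parameters for all of $y,y^2,\dots,y^{2l-1}$ would give $n^{2l-1}$ vectors. The parity of the degree is needed too. Since $\epsilon_a(0)=1$ for all $a$, the monomial $\xi_0$ has average $1$ over the family and $0$ over all signs.

\begin{lemma}[Khinchine's inequality for even exponents]\label{lem:khinchine}
For every integer $q\ge1$ and every finite family of complex numbers $x=(x_y)$,
\[
\mathbb E\Bigl|\sum_yx_y\epsilon_y\Bigr|^{2q}\le(2q-1)!!\,|x|^{2q}.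
\]
\end{lemma}

\begin{proof}
Let $x$ be real. Expand the power; the terms in which some $\epsilon_y$ has an odd exponent have expectation $0$. With sums over multi-indices $m=(m_y)$ of total degree $q$, and using $(2j)!\ge2^jj!$ and $(2q)!=2^qq!\,(2q-1)!!$,
\[
\mathbb E\Bigl(\sum_yx_y\epsilon_y\Bigr)^{2q}=\sum_m\frac{(2q)!}{\prod_y(2m_y)!}\prod_yx_y^{2m_y}\le(2q-1)!!\sum_m\frac{q!}{\prod_ym_y!}\prod_yx_y^{2m_y},
\]
and the last sum is $|x|^{2q}$. For $x=x'+ix''$ let $S'$ and $S''$ be the sums with coefficients $x'$ and $x''$. By Minkowski's inequality in $L_q$ and the real case,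
\[
\|S'^2+S''^2\|_{L_q}\le\|S'\|_{L_{2q}}^2+\|S''\|_{L_{2q}}^2\le\bigl((2q-1)!!\bigr)^{1/q}\bigl(|x'|^2+|x''|^2\bigr).
\]
Raise this to the power $q$.
\end{proof}

The next lemma replaces the Cauchy--Schwarz inequality of the model. Although there are $n^l$ functionals, their $k$-th powers add up to a quantity bounded independently of $n$.

\begin{lemma}\label{lem:moments}
For $t_1,\dots,t_k\in\mathbb C^n$,
\[
\sum_a\prod_{i=1}^k|\langle t_i,v_a\rangle|\le(k-1)!!\prod_{i=1}^k|t_i| .
\]
\end{lemma}

\begin{proof}
Fix $x\in\mathbb C^n$. For real $\xi$, $|\sum_yx_y\xi_y|^{2l}=(\sum_yx_y\xi_y)^l(\sum_y\bar x_y\xi_y)^l$, and the right side is a homogeneous polynomial of degree $2l$ in $\xi$. By Lemmas~\ref{lem:design} and~\ref{lem:khinchine},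
\[
\sum_a|\langle x,v_a\rangle|^k=n^{-l}N\,\mathbb E\Bigl|\sum_yx_y\epsilon_y\Bigr|^{2l}\le(k-1)!!\,|x|^k,
\]
since $N=n^l$. H\"older's inequality with $k$ factors, each with exponent $k$, gives the claim.
\end{proof}

\section{Forms on $\ell_2^n$ with uniform bounds and large solutions}\label{sec:forms}

For $\delta>0$ and $z\in\mathbb C$ let
\[
\phi_\delta(z)=\tfrac12z^k\log(|z|^2+\delta),\qquad\psi_\delta(z)=\frac{\partial\phi_\delta}{\partial\bar z}(z)=\frac{z^{k+1}}{2(|z|^2+\delta)} .
\]
The parameter $\delta$ makes these functions smooth. The point is that $\psi_\delta$ obeys, uniformly in $\delta$, the bounds of a function homogeneous of degree $k-1$.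

\begin{lemma}\label{lem:psi}
There is a constant $C_k>0$, independent of $\delta>0$, such that $\|D^m\psi_\delta(z)\|\le C_k|z|^{k-1-m}$ for $0\le m\le k-1$ and $z\in\mathbb C$ (with $0^0=1$).
\end{lemma}

\begin{proof}
Let $\rho=|z|>0$ and $\tau=\delta/\rho^2$. Then $\psi_\delta(w)=\rho^{k-1}\psi_\tau(w/\rho)$ for all $w$; differentiating $m$ times at $w=z$ gives $D^m\psi_\delta(z)=\rho^{k-1-m}D^m\psi_\tau(z/\rho)$. It remains to bound $\|D^m\psi_\tau(u)\|$ for $|u|=1$ and $\tau>0$. The function $(u,\tau)\mapsto u^{k+1}/(2(|u|^2+\tau))$ is smooth where $|u|^2+\tau>0$, so its $u$-derivatives are bounded on the compact set $\{|u|=1\}\times[0,1]$. For $\tau\ge1$ put $\eta=1/\tau$; then $\psi_\tau(u)=\eta u^{k+1}/(2(1+\eta|u|^2))$ is smooth in $(u,\eta)$ where $1+\eta|u|^2>0$, and the same argument applies to $\{|u|=1\}\times[0,1]$. The case $z=0$ follows by continuity, since $k-1-m\ge0$.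
\end{proof}

By Lemma~\ref{lem:khinchine}, for a random $x\in\Delta_n$ the number $\langle x,v_a\rangle$ has size $n^{-1/2}$. We choose $\delta$ equal to the square of this size, so that $\log(\langle x,v_a\rangle^2+\delta)$ is $-\log n$ up to a controlled error. Thus let $\delta=1/n$, $\phi=\phi_{1/n}$, $\psi=\psi_{1/n}$, and define on $\mathbb C^n$
\begin{equation}\label{eq:PhiG}
\Phi(x)=\sum_a\phi(\langle x,v_a\rangle),\qquad G=\overline\partial\Phi,\qquad G(x)(t)=\sum_a\psi(\langle x,v_a\rangle)\,\overline{\langle t,v_a\rangle};
\end{equation}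
the formula for $G$ is Lemma~\ref{lem:pullback}(a) applied to the functionals $\langle\cdot,v_a\rangle$. We write $\Phi_{k,n}$, $G_{k,n}$ when the parameters matter. Both are $C^\infty$, the form $G$ is closed by \eqref{eq:symmetry}, and $\Phi(e^{i\theta}x)=e^{ik\theta}\Phi(x)$. Let
\[
\mu=\mu_{k,n}=\mu_1-\mu_2,\qquad\mu_1=\frac1N\sum_a\delta_{v_a},\qquad\mu_2=\text{the law of }n^{-1/2}\epsilon,
\]
a difference of two probability measures on $\Delta_n$, and put
\[
A_k=C_k\,(k-1)!!,\qquad\gamma_{k,n}(r)=\frac{r^k}2\bigl(\log(1+r^2n)-(k+1)!!\bigr).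
\]
The constant $A_k$ does not depend on $n$, while $\gamma_{k,n}(r)\to\infty$ as $n\to\infty$ for fixed $k$ and $r>0$.

\begin{proposition}\label{prop:forms}
Let $k=2l$ and $n=2^s$.
\begin{enumerate}
\item[(a)] $\|D^mG(x)\|\le A_k|x|^{k-1-m}$ for $0\le m\le k-1$ and $x\in\ell_2^n$.
\item[(b)] $\int P\,d\mu=0$ for every holomorphic homogeneous polynomial $P$ of degree $k$ on $\mathbb C^n$.
\item[(c)] $\int\Phi(rx)\,d\mu(x)\ge\gamma_{k,n}(r)$ for $0<r\le1$.
\end{enumerate}
\end{proposition}

\begin{proof}
(a) Differentiating \eqref{eq:PhiG},
\[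
D^mG(x)(t_1,\dots,t_m)(t)=\sum_aD^m\psi(\langle x,v_a\rangle)\bigl(\langle t_1,v_a\rangle,\dots,\langle t_m,v_a\rangle\bigr)\,\overline{\langle t,v_a\rangle}.
\]
By Lemma~\ref{lem:psi} the modulus is at most $C_k\sum_a|\langle x,v_a\rangle|^{k-1-m}\prod_i|\langle t_i,v_a\rangle|\;|\langle t,v_a\rangle|$. Each summand has exactly $(k-1-m)+m+1=k$ factors, so Lemma~\ref{lem:moments} bounds the sum by $(k-1)!!\,|x|^{k-1-m}\prod_i|t_i|\;|t|$.

(b) By homogeneity $P(n^{-1/2}\xi)=n^{-l}P(\xi)$, so this is Lemma~\ref{lem:design}.

(c) At a point $v_b$ we know only one of the numbers $\langle v_b,v_a\rangle$, namely $\langle v_b,v_b\rangle=1$. The others can be discarded once all summands have been made nonnegative, and this is done by splitting off a polynomial that $\mu$ does not see. For $x\in\Delta_n$ the numbers $\langle x,v_a\rangle$ are real, and $\log(r^2\langle x,v_a\rangle^2+\frac1n)=-\log n+\log(1+r^2n\langle x,v_a\rangle^2)$. Hence on $\Delta_n$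
\[
\Phi(rx)=-\frac{r^k\log n}2\sum_a\langle x,v_a\rangle^k+\frac{r^k}2H(x),\qquad H(x)=\sum_a\langle x,v_a\rangle^k\log\bigl(1+r^2n\langle x,v_a\rangle^2\bigr).
\]
The first term is a holomorphic homogeneous polynomial of degree $k$, so by (b) $\int\Phi(rx)\,d\mu=\frac{r^k}2\bigl(\int H\,d\mu_1-\int H\,d\mu_2\bigr)$.

Since $k$ is even, all summands of $H$ are nonnegative. At $x=v_b$ the summand with $a=b$ is $\log(1+r^2n)$, so $\int H\,d\mu_1\ge\log(1+r^2n)$.

Under $\mu_2$, with $x=n^{-1/2}\epsilon$, the variable $\sqrt n\,\langle x,v_a\rangle=n^{-1/2}\sum_y\epsilon_y\epsilon_a(y)$ has, for each $a$, the law of $S=n^{-1/2}\sum_y\epsilon_y$, because the signs $\epsilon_y\epsilon_a(y)$ are again independent and uniform. Using $\log(1+u)\le u$, $r\le1$, and Lemma~\ref{lem:khinchine} with $q=l+1$,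
\[
\int H\,d\mu_2=Nn^{-l}\,\mathbb E\bigl[S^k\log(1+r^2S^2)\bigr]\le\mathbb E\,S^{k+2}\le(k+1)!!.\qedhere
\]
\end{proof}

\begin{corollary}\label{cor:large}
Let $0<r\le1$, $c>0$, and let $W\subset\mathbb C^n$ be an open set containing the discs $\{\lambda x:|\lambda|\le r\}$, $x\in\Delta_n$. Every real-differentiable $F:W\to\mathbb C$ with $\overline\partial F=c\,G_{k,n}$ satisfies $\sup_W|F|\ge\frac c2\,\gamma_{k,n}(r)$.
\end{corollary}

\begin{proof}
Apply Lemma~\ref{lem:test}(d) to $c\,\Phi_{k,n}$ and use Proposition~\ref{prop:forms}(b),(c).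
\end{proof}

\section{Proof of Theorem~\ref{thm:main}}\label{sec:proof}

Fix $1<p\le2$ and let $\frac1p+\frac1{p'}=1$. To carry $G_{k,n}$ to $\ell_p$ we pull it back by a map $\beta:\ell_p\to\mathbb C^n$, which must be bounded uniformly in $n$ so that Proposition~\ref{prop:forms}(a) survives. To carry a solution back we pull it back by a right inverse $\alpha$ of $\beta$, which must send $r\Delta_n$ into a fixed ball. Sign sums on $2^n$ coordinates give both.

\begin{lemma}\label{lem:rademacher}
Let $q\ge1$ be an integer with $2q\ge p'$ and let $\kappa=((2q-1)!!)^{1/2q}\ge1$. For every $n$ and every set $I\subset\mathbb N$ with $2^n$ elements there are complex-linear maps $\alpha:\mathbb C^n\to\ell_p$ and $\beta:\ell_p\to\mathbb C^n$ such that $\alpha x$ is supported in $I$, $\beta\xi$ depends only on the coordinates of $\xi$ in $I$, and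
\[
\beta\alpha=\mathrm{id},\qquad\|\alpha x\|_p\le|x|,\qquad|\beta\xi|\le\kappa\|\xi\|_p .
\]
\end{lemma}

\begin{proof}
Identify $I$ with $\{\pm1\}^n$ and put, for $\omega\in I$,
\[
(\alpha x)_\omega=2^{-n/p}\sum_yx_y\omega_y,\qquad(\beta\xi)_y=2^{-n/p'}\sum_{\omega\in I}\xi_\omega\omega_y .
\]
Then $(\beta\alpha x)_y=\sum_{y'}x_{y'}\,2^{-n}\sum_\omega\omega_{y'}\omega_y=x_y$. Next, since $p\le2$,
\[
\|\alpha x\|_p=\Bigl(\mathbb E\Bigl|\sum_yx_y\epsilon_y\Bigr|^p\Bigr)^{1/p}\le\Bigl(\mathbb E\Bigl|\sum_yx_y\epsilon_y\Bigr|^2\Bigr)^{1/2}=|x| .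
\]
Finally, for $|t|\le1$, H\"older's inequality, the inequality $p'\le2q$, and Lemma~\ref{lem:khinchine} give
\[
\Bigl|\sum_yt_y(\beta\xi)_y\Bigr|=2^{-n/p'}\Bigl|\sum_\omega\xi_\omega\sum_yt_y\omega_y\Bigr|\le\|\xi\|_p\Bigl(\mathbb E\Bigl|\sum_yt_y\epsilon_y\Bigr|^{p'}\Bigr)^{1/p'}\le\kappa\|\xi\|_p,
\]
and the supremum of the left side over $|t|\le1$ is $|\beta\xi|$.
\end{proof}

This lemma is the only place where the range of $p$ enters: $p\le2$ gives the bound on $\alpha$, and $p>1$ makes $p'$ finite. For $p=1$ the same formula gives $\beta e_\omega=\omega$, of Euclidean norm $\sqrt n$, and the uniform bound is lost.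

\begin{proof}[Proof of Theorem~\ref{thm:main}]
\emph{The form.} We add up forms $G_{k,n}$ with $k\to\infty$, so that for each order of differentiation all but finitely many terms obey Proposition~\ref{prop:forms}(a). The coefficients are chosen first, to make the series converge; this is possible because $A_k$ and $\kappa$ do not depend on $n$. The dimensions are chosen afterwards, so large that the logarithm beats the coefficient. For $l=1,2,\dots$ and $k=2l$ put $c_l=(k!\,A_k\kappa^k)^{-1}$, and choose a power of two $n_l\ge2$ with
\begin{equation}\label{eq:choice}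
c_l\,\gamma_{2l,n_l}(1/l)\ge l .
\end{equation}
Choose pairwise disjoint sets $I_l\subset\mathbb N$ with $|I_l|=2^{n_l}$, and let $\alpha_l,\beta_l$ be given by Lemma~\ref{lem:rademacher}. Disjointness gives $\beta_i\alpha_l=0$ for $i\ne l$. With $G_l=G_{2l,n_l}$ define
\[
g=\sum_{l\ge1}g_l,\qquad g_l(x)(t)=c_l\,G_l(\beta_lx)(\beta_lt)\qquad(x,t\in\ell_p).
\]

\emph{Smoothness and closedness.} Each $g_l=c_l\beta_l^*G_l$ is smooth and closed by Lemma~\ref{lem:pullback}(b). Fix $m\ge0$ and $R>0$. If $k=2l\ge m+1$ and $\|x\|_p\le R$, then Lemma~\ref{lem:pullback}(b) and Proposition~\ref{prop:forms}(a) give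
\[
\|D^mg_l(x)\|\le c_l\,\kappa^{m+1}A_k(\kappa R)^{k-1-m}=\frac{R^{k-1-m}}{k!},
\]
which is summable over $l$. For each of the finitely many $l$ with $2l<m+1$, the continuous map $D^mG_l$ is bounded on the compact ball $\{|x|\le\kappa R\}$ of $\mathbb C^{n_l}$, so $D^mg_l$ is bounded on $\{\|x\|_p\le R\}$. By (F2), $g\in C^\infty_{0,1}(\ell_p,\mathbb C)$, all derivatives of $g$ are bounded on bounded sets, and $\overline\partial g=\sum_l\overline\partial g_l=0$. By (F3), $g$ is Lipschitz on every ball.

\emph{Nonexactness.} Suppose that $U\ne\emptyset$ is open and $f:U\to\mathbb C$ is real-differentiable with $\overline\partial f=g$. We want a section of $U$ on which only one term of $g$ is visible and on which that term is centered at the origin. Finitely supported sequences are dense in $\ell_p$, so $U$ contains a finitely supported $x^0$. Since $f$ is continuous, there are $r\in(0,1]$ and $M$ with $B(x^0,2r)\subset U$ and $|f|\le M$ on $B(x^0,2r)$. Let $l\ge1/r$ be so large that $x^0$ vanishes on $I_l$; all large $l$ qualify, because the $I_l$ are disjoint. Let $W=\{x\in\mathbb C^{n_l}:|x|<2r\}$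 and $a(x)=x^0+\alpha_lx$. Then $a(W)\subset B(x^0,2r)$, so $F=f\circ a$ is real-differentiable on $W$ and $|F|\le M$. By Lemma~\ref{lem:pullback}(a),
\[
\overline\partial F(x)(t)=\sum_ic_i\,G_i\bigl(\beta_i(x^0+\alpha_lx)\bigr)(\beta_i\alpha_lt)=c_l\,G_l(x)(t),
\]
because $\beta_i\alpha_l=0$ for $i\ne l$, $\beta_l\alpha_l=\mathrm{id}$, and $\beta_lx^0=0$. Corollary~\ref{cor:large} gives $2M\ge c_l\gamma_{2l,n_l}(r)$. By \eqref{eq:choice} the factor $\log(1+\rho^2n_l)-(k+1)!!$ is positive at $\rho=1/l$; it increases with $\rho$, and so does $\rho^k$. Hence $r\ge1/l$ implies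
\[
2M\ge c_l\,\gamma_{2l,n_l}(r)\ge c_l\,\gamma_{2l,n_l}(1/l)\ge l .
\]
This holds for all large $l$, which is absurd.
\end{proof}

The differentiability of $f$ was used twice: it makes $f$ continuous, hence locally bounded, and it makes $F-c_l\Phi_{2l,n_l}$ holomorphic through (F1). No further regularity of $f$ was needed.

\section{Generic forms and other Banach spaces}\label{sec:generic}

The proof above used two features of $\ell_p$: the maps $\alpha,\beta$, and the disjoint blocks that keep the terms of $g$ from interacting. The second can be replaced by a category argument. As for the first, $\alpha$ has to be bounded only on the set $\Delta_n$ that carries $\mu$.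

\begin{definition}\label{def:S}
A Banach space $X$ has \emph{property (S)} if there are $\kappa\ge1$ and infinitely many $n=2^s$ for which there exist complex-linear maps $\alpha:\mathbb C^n\to X$ and $\beta:X\to\mathbb C^n$ with
\[
\beta\alpha=\mathrm{id},\qquad\|\alpha\xi\|\le1\ \ (\xi\in\Delta_n),\qquad|\beta x|\le\kappa\|x\|\ \ (x\in X).
\]
\end{definition}

Let $\mathcal Z=\mathcal Z(X)$ be the space of closed $g\in C^\infty_{0,1}(X,\mathbb C)$ with
\[
\|g\|_{m,R}=\sup_{\|x\|\le R}\|D^mg(x)\|<\infty\qquad\text{for all }m\ge0,\ R>0 .
\]
The seminorms with $R\in\mathbb N$ define the topology. The space is complete by (F2), closedness being preserved in the limit, so $\mathcal Z$ is a Fr\'echet space. By (F3) each $g\in\mathcal Z$ is Lipschitz on every bounded set. Recall that a set is \emph{nowhere dense} if its closure has empty interior and \emph{meager} if it is a countable union of nowhere dense sets. By Baire's theorem the complement of a meager subset of $\mathcal Z$ is dense. A property holds for \emph{generic} $g$ if it holds outside a meager set. We call $g$ \emph{exact}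 on an open set $U$ if $\overline\partial f=g$ on $U$ for some real-differentiable $f:U\to\mathbb C$.

\begin{theorem}\label{thm:generic}
Let $X$ have property (S) and let $Q\subset X$ be countable. The set of those $g\in\mathcal Z$ that are exact on a neighborhood of some point of $Q$ is meager in $\mathcal Z$. If $X$ is separable, a generic $g\in\mathcal Z$ is not exact on any nonempty open subset of $X$.
\end{theorem}

The natural pieces of the exceptional set are the sets of forms with a solution bounded by $M$ on a given ball. The difficulty is to control their closures. We do this by turning the functional $\Lambda$ of Lemma~\ref{lem:test}, which acts on solutions, into a continuous functional on forms. Two textbook facts are needed: Dolbeault's theorem for $\mathbb C^n$, which says that every smooth closed $(0,1)$-form on $\mathbb C^n$ is $\overline\partial F$ for some $F\in C^\infty(\mathbb C^n,\mathbb C)$, and the open mapping theorem, which says that a continuous linear surjection between Fr\'echet spaces is open.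

\begin{proof}
\emph{Reduction.} For $x_0\in X$ and an integer $M\ge1$ let $\mathcal E_{x_0,M}$ be the set of $g\in\mathcal Z$ for which $\overline\partial f=g$ has a real-differentiable solution on $B(x_0,2/M)$ with $|f|\le M$. If $g$ is exact near $x_0$, the solution is continuous, so it is bounded by some $M_0$ on some $B(x_0,\rho)$, and $g\in\mathcal E_{x_0,M}$ for $M\ge\max(M_0,2/\rho)$. Thus the set in the first claim lies in the countable union of the $\mathcal E_{x_0,M}$ with $x_0\in Q$, $M\ge1$. If $X$ is separable, take $Q$ countable and dense; a form that is exact on a nonempty open set is then exact near a point of $Q$, so the second claim follows from the first. It remains to show that each $\mathcal E_{x_0,M}$ is nowhere dense.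

Fix $x_0$ and $M$, and let $r=1/M\le1$. For each $n$ as in Definition~\ref{def:S} fix $\alpha_n,\beta_n$ and put $a_n(x)=x_0+\alpha_nx$. For even $k\ge2$ let $\Lambda_{k,n}$ be the functional of Lemma~\ref{lem:test} for this $r$ and the measure $\mu_{k,n}$; its hypothesis holds by Proposition~\ref{prop:forms}(b).

\emph{The functionals on forms.} For $u\in\mathcal Z$ the form $a_n^*u$ is smooth and closed on $\mathbb C^n$ by Lemma~\ref{lem:pullback}(b). Choose $F\in C^\infty(\mathbb C^n,\mathbb C)$ with $\overline\partial F=a_n^*u$ and put $L_{k,n}(u)=\Lambda_{k,n}(F)$. Two choices of $F$ differ by an entire function, so $L_{k,n}$ is well defined by Lemma~\ref{lem:test}(b), and it is linear.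

\emph{Continuity.} Give $C^\infty(\mathbb C^n,\mathbb C)$ the Fr\'echet topology of uniform convergence of all derivatives on compact sets. Since closed balls of $\mathbb C^n$ are compact, $\mathcal Z(\mathbb C^n)$ is the space of all smooth closed forms, and $\overline\partial:C^\infty(\mathbb C^n,\mathbb C)\to\mathcal Z(\mathbb C^n)$ is a continuous surjection, hence open. The functional $\Lambda_{k,n}$ is continuous by Lemma~\ref{lem:test}(a) and vanishes on $\ker\overline\partial$, so $\Lambda_{k,n}=\widetilde\Lambda\circ\overline\partial$ for a linear functional $\widetilde\Lambda$ on $\mathcal Z(\mathbb C^n)$. For open $V\subset\mathbb C$ the set $\widetilde\Lambda^{-1}(V)=\overline\partial\bigl(\Lambda_{k,n}^{-1}(V)\bigr)$ is open, so $\widetilde\Lambda$ is continuous. The map $u\mapsto a_n^*u$ is continuous, because $\|a_n^*u\|_{m,\rho}\le\|\alpha_n\|^{m+1}\|u\|_{m,\|x_0\|+\|\alpha_n\|\rho}$ by Lemma~\ref{lem:pullback}(b). Hence $L_{k,n}$ is continuous, and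
\[
\mathcal F=\{u\in\mathcal Z:|L_{k,n}(u)|\le2M\text{ for all }k,n\}
\]
is closed.

\emph{The inclusion $\mathcal E_{x_0,M}\subset\mathcal F$.} Let $g\in\mathcal E_{x_0,M}$ with solution $f$. The open set $W_n=\{x\in\mathbb C^n:\|\alpha_nx\|<2r\}$ contains the discs $\{\lambda\xi:|\lambda|\le r\}$, $\xi\in\Delta_n$, because $\|\alpha_n\xi\|\le1$. On $W_n$ the function $f\circ a_n$ is real-differentiable, bounded by $M$, and satisfies $\overline\partial(f\circ a_n)=a_n^*g$. If $F$ is the smooth solution used to define $L_{k,n}(g)$, then $F-f\circ a_n$ is holomorphic on $W_n$ by (F1). Lemma~\ref{lem:test}(a),(b) give $|L_{k,n}(g)|=|\Lambda_{k,n}(f\circ a_n)|\le2M$.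

\emph{The set $\mathcal F$ has empty interior.} Suppose that $u_0$ is an interior point. Then there are $m$, $R$, $\varepsilon>0$ such that $\max_{i\le m}\|u\|_{i,R}\le\varepsilon$ implies $u_0+u\in\mathcal F$, and therefore
\begin{equation}\label{eq:4M}
|L_{k,n}(u)|\le|L_{k,n}(u_0+u)|+|L_{k,n}(u_0)|\le4M\qquad\text{for all }k,n .
\end{equation}
Fix an even $k\ge m+1$ and let $u_n(x)(t)=c\,G_{k,n}(\beta_n(x-x_0))(\beta_nt)$ with $c>0$. This form is smooth and closed by Lemma~\ref{lem:pullback}(b), and its derivatives are bounded on bounded sets because those of $G_{k,n}$ are bounded on compact subsets of $\mathbb C^n$; so $u_n\in\mathcal Z$. For $i\le m\le k-1$, Proposition~\ref{prop:forms}(a) gives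
\[
\|u_n\|_{i,R}\le c\,\kappa^{i+1}A_k\bigl(\kappa(R+\|x_0\|)\bigr)^{k-1-i}=c\,A_k\kappa^k(R+\|x_0\|)^{k-1-i},
\]
so one $c>0$ makes $\max_{i\le m}\|u_n\|_{i,R}\le\varepsilon$ for all $n$. On the other hand $\beta_n\alpha_n=\mathrm{id}$ gives $a_n^*u_n=c\,G_{k,n}$, so we may take $F=c\,\Phi_{k,n}$. By Lemma~\ref{lem:test}(c) and Proposition~\ref{prop:forms}(c), $L_{k,n}(u_n)\ge c\,\gamma_{k,n}(r)\to\infty$ as $n\to\infty$, which contradicts \eqref{eq:4M}.
\end{proof}

We say that $X$ \emph{contains uniformly complemented copies of $\ell_2^n$} if there is $\lambda$ such that for each $n$ there are an isomorphism $T$ of $\ell_2^n$ onto a subspace of $X$ and a projection $\Pi$ of $X$ onto that subspace with $\|T\|\|T^{-1}\|\le\lambda$ and $\|\Pi\|\le\lambda$. We say that $X$ \emph{contains $\ell_\infty^n$ uniformly} if there is $\lambda$ such that for each $n$ there is a complex-linear $\alpha_0:\mathbb C^n\to X$ with $\lambda^{-1}|x|_\infty\le\|\alpha_0x\|\le|x|_\infty$, where $|x|_\infty=\max_j|x_j|$.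

\begin{proposition}\label{prop:S}
The following spaces have property (S):
\begin{enumerate}
\item[(a)] $\ell_p$ for $1<p\le\infty$, and $c_0$;
\item[(b)] every $X$ that contains uniformly complemented copies of $\ell_2^n$;
\item[(c)] every $X$ that contains $\ell_\infty^n$ uniformly.
\end{enumerate}
\end{proposition}

\begin{proof}
(a) For $1<p\le2$ use Lemma~\ref{lem:rademacher}. For $2\le p\le\infty$, and for $c_0$ with $p=\infty$, let $\iota$ be the inclusion of $\mathbb C^n$ as the first $n$ coordinates and $\pi$ the map onto these coordinates, and put $\alpha=n^{1/2-1/p}\iota$, $\beta=n^{1/p-1/2}\pi$. For $\xi\in\Delta_n$ we have $\|\iota\xi\|_p=n^{1/p-1/2}$, so $\|\alpha\xi\|_p=1$. By H\"older's inequality $|\pi x|\le n^{1/2-1/p}\|x\|_p$ for $p\ge2$, so $|\beta x|\le\|x\|_p$.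

(b) Take $\alpha=T/\|T\|$ and $\beta=\|T\|\,T^{-1}\Pi$, with $\kappa=\lambda^2$.

(c) The functionals $\alpha_0x\mapsto x_j$ on $\alpha_0(\mathbb C^n)$ have norm at most $\lambda$. Extend them to $X$ by the Hahn--Banach theorem and collect them into $\beta_0:X\to\mathbb C^n$; then $\beta_0\alpha_0=\mathrm{id}$ and $|\beta_0x|_\infty\le\lambda\|x\|$. Put $\alpha=n^{1/2}\alpha_0$ and $\beta=n^{-1/2}\beta_0$. Then $\|\alpha\xi\|\le n^{1/2}|\xi|_\infty=1$ on $\Delta_n$, and $|\beta x|\le|\beta_0x|_\infty\le\lambda\|x\|$.
\end{proof}

The weak requirement on $\alpha$ in Definition~\ref{def:S} is what admits the coordinate maps in (a): for $p>2$ the operator norm of $\alpha$ on $\ell_2^n$ is at least $\|\alpha e_1\|_p=n^{1/2-1/p}$, which is unbounded. Since $\ell_p$ is separable for $p<\infty$, Theorem~\ref{thm:generic}, Proposition~\ref{prop:S} and Baire's theorem give a second, nonconstructive proof of Theorem~\ref{thm:main}.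

\begin{proof}[Proof of Corollary~\ref{cor:class}]
The implication (b)$\Rightarrow$(a) is Theorem~\ref{thm:ell1}. If $X\ne\ell_1$, then $X$ has property (S) by Proposition~\ref{prop:S}(a). Theorem~\ref{thm:generic} with $Q=\{0\}$ and Baire's theorem provide $g\in\mathcal Z$ that is not exact on any neighborhood of $0$. Its restriction to the unit ball is smooth, closed and Lipschitz, so (a) fails.
\end{proof}

\begin{remark}\label{rem:type}
Theorems from the local theory of Banach spaces turn Theorem~\ref{thm:generic} into a general necessary condition. A space $X$ has \emph{type} $u\in[1,2]$ if $\mathbb E\|\sum_i\epsilon_ix_i\|\le T(\sum_i\|x_i\|^u)^{1/u}$, and \emph{cotype} $v\in[2,\infty)$ if $(\sum_i\|x_i\|^v)^{1/v}\le T\,\mathbb E\|\sum_i\epsilon_ix_i\|$, for some $T$ and all finite families $(x_i)$ in $X$. Every space has type $1$ by the triangle inequality; the type is \emph{nontrivial} if $X$ has type $u$ for some $u>1$, and $X$ has \emph{finite cotype} if it has cotype $v$ for some $v<\infty$. The space is \emph{$K$-convex} if the projections $F\mapsto\sum_i\epsilon_i\,\mathbb E(\epsilon_iF)$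 on $L_2(\{\pm1\}^m;X)$ are bounded uniformly in $m$. An infinite-dimensional complex Banach space of nontrivial type is $K$-convex \cite{Pisier} and contains uniformly complemented copies of $\ell_2^n$ \cite{FT}. A space without finite cotype contains $\ell_\infty^n$ uniformly \cite{MP}. In both cases $X$ has property (S) by Proposition~\ref{prop:S}(b),(c), and the proof of Corollary~\ref{cor:class} applies. Therefore, if the conclusion of Theorem~\ref{thm:ell1} holds on the ball of an infinite-dimensional $X$, then $X$ has trivial type and finite cotype, as $\ell_1$ does.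
\end{remark}

\begin{thebibliography}{9}

\bibitem{problem}
``1 Introduction'', \texttt{https://springerlink.\allowbreak bibliotecabuap.\allowbreak elogim.com/\allowbreak 10.1007/\allowbreak s40627-024-00144-y}, doi:10.1007/s40627-024-00144-y.

\bibitem{FT}
Figiel and Tomczak-Jaegermann, \emph{Israel J. Math.} \textbf{33} (1979).

\bibitem{MP}
Maurey and Pisier, \emph{Studia Math.} \textbf{58} (1976).

\bibitem{Pisier}
Pisier, \emph{Ann. of Math.} \textbf{115} (1982).

\end{thebibliography}
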